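# Uniqueness of minimizers for the variational problem $\chi_d(u)$

## 1. Three functionals, and the case of the plane

Throughout, $d\ge 2$ and all functions are real-valued.

**Definition (the problem).** For $\psi\in H^1(\mathbb R^d)$ put
$$N(\psi)=\int\psi^2,\qquad V(\psi)=\int\big(1-e^{-\psi^2}\big),\qquad D(\psi)=\int|\nabla\psi|^2,$$
and for $u>0$
$$\chi_d(u)=\inf\big\{D(\psi):\ \psi\in H^1(\mathbb R^d),\ N(\psi)=1,\ V(\psi)\le u\big\}.$$
A minimizer for $\chi_d(u)$ is an admissible $\psi$ with $D(\psi)=\chi_d(u)$.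

This problem arises, after Brownian scaling, in the rate function for downward moderate deviations of the volume of the Wiener sausage. The question is taken from "The rate function", http://websites.math.leidenuniv.nl/stieltjes/archief/rep20002001/node21.html: is it true that for every $d\ge2$ and every $u\in(0,1)$ for which a minimizer exists, the minimizer is unique up to translations and a change of sign? We shall prove that it is.

The following existence results may be used. If $2\le d\le 4$, a minimizer exists for every $u\in(0,1)$. If $d\ge5$, there is a critical threshold $u_d\in(0,1)$, at which $\chi_d$ is non-analytic, such that among $u\in(0,1)$ a minimizer exists exactly for $u\in(0,u_d]$.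

To get a feeling for $V$: where $\psi$ is small, $1-e^{-\psi^2}\approx\psi^2$, and where $\psi$ is large, $1-e^{-\psi^2}\approx1$. A piece of height $M$ on a set of volume $v$ contributes $vM^2$ to $N$ but only $v(1-e^{-M^2})$ to $V$. So a small ratio $V/N$ forces tall functions, and tall functions of given mass cost gradient.

Since $0<1-e^{-t}<t$ for $t>0$, we have $0<V(\psi)<N(\psi)$ for $\psi\neq0$. Hence for $u\ge1$ the constraint $V\le u$ is empty: spreading out a fixed bump gives $D\to0$, so $\chi_d(u)=0$, and this is not attained, since $D(\psi)=0$ makes $\psi$ constant, hence $0$. This is why $u\in(0,1)$.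

Two more preliminaries. First, dilations: with $\psi_R=\psi(\cdot/R)$,
$$N(\psi_R)=R^dN(\psi),\qquad V(\psi_R)=R^dV(\psi),\qquad D(\psi_R)=R^{d-2}D(\psi).\tag{1}$$
Second, derivatives. The function $v(s)=1-e^{-s^2}$ has $v'(s)=2se^{-s^2}$ and $|v''(s)|=|2-4s^2|e^{-s^2}\le 2+4/e<4$, so by Taylor's formula $|V(\psi+\varphi)-V(\psi)-2\int\psi e^{-\psi^2}\varphi|\le2\int\varphi^2$. Thus $N,V$ are $C^1$ on $L^2$, with
$$N'(\psi)[\varphi]=2\int\psi\varphi,\qquad V'(\psi)[\varphi]=2\int\psi e^{-\psi^2}\varphi .\tag{2}$$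

We shall often use two small facts.

**(R1)** If $\psi\in H^1(\mathbb R^d)$ and $|\psi|$ takes a.e. at most one non-zero value, then $\psi=0$. Indeed $\nabla|\psi|=0$ a.e. on each level set of $|\psi|$, hence a.e.; so $|\psi|$ is constant, and being in $L^2$ it is $0$.

**(R2)** If $\psi\in H^1(\mathbb R^d)$ and $-\Delta\psi=\kappa\psi$ for some $\kappa\in\mathbb R$, then $\psi=0$. Indeed $(|\xi|^2-\kappa)\hat\psi=0$, so $\hat\psi=0$ a.e.

Now the easy case. If $d=2$, then $D$ is invariant under dilations, and the level $u$ determines the equation.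

**Proposition 1 (the plane).** Let $d=2$, $u\in(0,1)$, and let $\psi$ be a minimizer for $\chi_2(u)$. Then $V(\psi)=u$, and there is $c>0$ such that $-\Delta\psi=c\,\psi\,(u-e^{-\psi^2})$. Consequently $Q(x)=\psi(x/\sqrt c)$ solves
$$\Delta Q+Q\,(u-e^{-Q^2})=0\quad\text{in }\mathbb R^2 ,$$
an equation that depends only on $u$.

*Proof.* If $\varphi\ne0$ satisfies $V(\varphi)\le uN(\varphi)$, then $\varphi_R$ with $R^2N(\varphi)=1$ is admissible, so $D(\varphi)=D(\varphi_R)\ge D(\psi)$. Thus $\psi$ minimizes $D$ on $\{\varphi\ne0:G(\varphi)\ge0\}$, where $G=uN-V$: one constraint instead of two. If $G(\psi)>0$, then $\psi$ is a local minimizer of $D$ on $H^1$, so $-\Delta\psi=0$, which (R2) excludes. So $G(\psi)=0$, that is, $V(\psi)=u$.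

The derivative $G'(\psi)[\varphi]=2\int\psi(u-e^{-\psi^2})\varphi$ is not zero, for otherwise $e^{-\psi^2}=u$ on $\{\psi\ne0\}$, which (R1) excludes. If $G'(\psi)[\varphi]>0$, then $\psi+t\varphi$ is allowed for small $t>0$, so $D'(\psi)[\varphi]\ge0$. Fix $\varphi_0$ with $G'(\psi)[\varphi_0]>0$. If $G'(\psi)[\varphi]=0$, then $G'(\psi)[\epsilon\varphi_0\pm\varphi]>0$ for every $\epsilon>0$, so $D'(\psi)[\epsilon\varphi_0\pm\varphi]\ge0$, and letting $\epsilon\to0$, $D'(\psi)[\varphi]=0$. So $D'(\psi)=cG'(\psi)$, and $c\ge0$ by evaluating at $\varphi_0$. This is the stated equation. If $c=0$, (R2) gives $\psi=0$. So $c>0$, and the last claim is a rescaling. $\square$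

What changes in general? Already in the plane we still need to know that this equation has only one relevant solution. And if $d\ge3$, even the reduction fails. Put $p=\frac d{d-2}$. The dilation-invariant quantity is now $D\,N^{-1/p}$. By the same normalization a minimizer $\psi$ for $\chi_d(u)$ minimizes $DN^{-1/p}$ on $\{\varphi\ne0:V(\varphi)\le uN(\varphi)\}$, and the same argument (with (R2) excluding an interior minimum and $c=0$) gives, as $N(\psi)=1$,
$$-\Delta\psi-\tfrac1pD(\psi)\,\psi=c\,\psi(u-e^{-\psi^2}),\qquad c>0 .$$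
So $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$ with $a/b=u+\frac{D(\psi)}{pc}$. The ratio $a/b$ is shifted away from $u$ by an amount that depends on the unknown $\psi$. Two minimizers at the same level could, as far as we know at this point, solve two different equations.

## 2. Two theorems, and the two questions behind them

For $\lambda\in(0,1]$ put $\omega=1-\lambda$ and
$$h(s)=\lambda-e^{-s^2},\qquad f(s)=s\,h(s),\qquad F(s)=\int_0^sf=\tfrac12\big(\lambda s^2-1+e^{-s^2}\big),$$
$$\Delta Q+f(Q)=0\quad\text{in }\mathbb R^d.\tag{$E_\lambda$}$$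
For $d\ge3$, $p=\frac d{d-2}$.

**Theorem 1.** Let $d\ge2$, $u\in(0,1)$, and suppose a minimizer for $\chi_d(u)$ exists. It is unique up to translation and sign. It is $\pm$ a translate of a positive, radial, strictly radially decreasing function.

This answers the question. The following more detailed result is not needed for it.

**Theorem 2.**

1. For each $\lambda\in(0,1)$, $d\ge2$, $(E_\lambda)$ has exactly one positive radial solution $Q_\lambda\in H^1$. For $\lambda=1$ such a solution exists if and only if $d\ge5$, and it is then unique.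
2. $U(\lambda)=V(Q_\lambda)/N(Q_\lambda)$ is real-analytic on $(0,1)$ with $U'>0$. It maps $(0,1)$ onto $(0,1)$ if $d\le4$ ($U(\lambda)=\lambda$ if $d=2$), and onto $(0,u_d)$ if $d\ge5$, where $u_d=V(Q_1)/N(Q_1)$. The minimizer for $u=U(\lambda)$ is $Q_\lambda(\cdot/R)$ with $R^dN(Q_\lambda)=1$ (including $\lambda=1$, $u=u_d$, if $d\ge5$).
3. Every positive radial constrained critical point (that is, $\psi\in H^1$ radial, $\psi>0$, $N(\psi)=1$, $V(\psi)=u\in(0,1)$, $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$ with $a,b\in\mathbb R$) is the minimizer for $\chi_d(u)$; for $d\ge5$ there is none with $u>u_d$. If $d\le4$, every positive constrained critical point is radial about some point.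
4. $\chi_d$ is real-analytic on $(0,1)$ if $d\le4$, and on $(0,u_d)$ if $d\ge5$, with $\chi_d'(u)=-N(Q_\lambda)^{2/d}$ for $u=U(\lambda)$. For $d=3,4$, $\chi_d^p$ is strictly convex on $(0,1)$. For $d\ge5$, $\chi_d^p$ is strictly convex on $(0,u_d]$, convex on $(0,1)$, and affine on $[u_d,1)$: $\chi_d(u)=\big(\frac{1-u}{1-u_d}\big)^{1/p}\chi_d(u_d)$ for $u\in[u_d,1)$.

**Convexity in $\psi^2$, and where it stops.** The first thing to try is convexity. For $\psi=\sqrt{(\psi_1^2+\psi_2^2)/2}$ with $\psi_i>0$ we have $N(\psi)=\frac12(N(\psi_1)+N(\psi_2))$, and, since $\psi\nabla\psi=\frac12(\psi_1\nabla\psi_1+\psi_2\nabla\psi_2)$, Cauchy–Schwarz gives $D(\psi)\le\frac12(D(\psi_1)+D(\psi_2))$. So the objective is convex in $\psi^2$. But $t\mapsto1-e^{-t}$ is strictly concave: if $\psi_1\ne\psi_2$ are two minimizers with $V(\psi_i)=u$, then $V(\psi)>u$, and the midpoint is not admissible. Two distinct translates of one minimizer already show this, so no choice of minimizers repairs the argument. The constraint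 has the wrong convexity.

We therefore go through the equation. The task splits into two questions.

* Question I: for fixed $\lambda$, does $(E_\lambda)$ have only one positive radial solution in $H^1$?
* Question II: can two different $\lambda$ produce minimizers at the same $u$?

In between we must know that minimizers are radial.

**Question I in dimension one, by hand.** Replace $\mathbb R^d$ by $\mathbb R$ and let $\lambda<1$. The energy $E=\frac12Q'^2+F(Q)$ is constant; as $Q\in H^1(\mathbb R)$ tends to $0$ at infinity, $Q'^2$ has a limit, which is $0$ by integrability, so $E=0$. At a maximum point $F(Q)=0$. Now $f<0$ on $(0,b_\lambda)$ and $f>0$ on $(b_\lambda,\infty)$, where $b_\lambda=\sqrt{\log(1/\lambda)}$, so $F$ decreases from $0$ and then increases to $\infty$: it has one positive zero. So the maximal value is determined, and $Q$ is unique up to translation. For radial solutions in $\mathbb R^d$, however, $E'=-\frac{d-1}rQ'^2$. We learn only that $F(Q(0))>0$, and nothing local tells which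 $Q(0)$ loses exactly the right amount of energy on the way to infinity. This is where Section 5 has to work.

**Question II** is Proposition 1 if $d=2$. For $d\ge3$ it is settled in Sections 6 and 7 by a second variational problem in which $\lambda$ is prescribed instead of $u$.

## 3. The Euler–Lagrange equation and its multipliers

We recall three textbook facts. (a) If $\psi\in H^1$ solves $-\Delta\psi=q\psi$ with $q$ bounded, then $\sup_{B_1(x)}|\psi|\le C\|\psi\|_{L^2(B_2(x))}$ with $C$ depending only on $d$ and $\|q\|_\infty$; in particular $\psi$ is bounded and $\psi(x)\to0$ as $|x|\to\infty$. (b) A bounded $\psi\in H^1$ that solves $-\Delta\psi=G(\psi)$ with $G$ smooth is smooth, by bootstrapping. (c) Strong maximum principle: if $\psi\ge0$ is $C^2$ on a connected open set and $\Delta\psi+q\psi=0$ with $q$ locally bounded, then $\psi\equiv0$ or $\psi>0$ everywhere.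

**Lemma 1.** There is no $C^2$ function $\eta>0$ on $\{|x|>R_0\}\subset\mathbb R^d$ with $-\Delta\eta\ge\kappa\eta$, $\kappa>0$.

*Proof.* Take a ball $B$ with $\overline B\subset\{|x|>R_0\}$, so large that its first Dirichlet eigenvalue $\mu$ is less than $\kappa$, and let $e>0$ be the eigenfunction. Green's formula, with $e=0$ and $\partial_\nu e\le0$ on $\partial B$, gives
$$(\kappa-\mu)\int_B\eta e\le\int_B\big((-\Delta\eta)e-\eta(-\Delta e)\big)=\int_{\partial B}\eta\,\partial_\nu e\le0,$$
while the left side is positive. $\square$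

**Lemma 2.** Let $\psi$ be a minimizer for $\chi_d(u)$, $u\in(0,1)$. Then $V(\psi)=u$, $\psi$ is smooth, has no zeros and constant sign, tends to $0$ at infinity, and $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$ for some $a,b\in\mathbb R$. Moreover $\psi$ and $\psi e^{-\psi^2}$ are linearly independent.

*Proof.* If $V(\psi)<u$, then $\psi$ is a local minimizer of $D$ on $\{N=1\}$, so $-\Delta\psi=\kappa\psi$, contradicting (R2). So $V(\psi)=u$. If $\psi,\psi e^{-\psi^2}$ were linearly dependent, then, since $\psi\neq0$, $e^{-\psi^2}$ would be constant on $\{\psi\ne0\}$, contradicting (R1). So the derivatives (2) of the two constraints are independent, and since $\psi$ minimizes $D$ on $\{N=1,V=u\}$, the Lagrange rule gives the equation. It reads $-\Delta\psi=q\psi$ with $q=a-be^{-\psi^2}$ bounded; by (a) and (b), $\psi$ is smooth and tends to $0$. Finally $|\psi|$ has the same $N,V,D$, so it is a minimizer too; it is smooth and solves $-\Delta|\psi|=\tilde q|\psi|$ with $\tilde q$ bounded. By (c), $|\psi|>0$.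 $\square$

**Lemma 3.** Let $0<\psi\in H^1(\mathbb R^d)$ solve $-\Delta\psi=a\psi-b\psi e^{-\psi^2}$. Then $\psi$ is smooth, $\psi\to0$ at infinity, $0<a\le b$, and $a=b$ is possible only if $d\ge5$. With $\lambda=a/b\in(0,1]$, the function $Q(x)=\psi(x/\sqrt b)$ solves $(E_\lambda)$.

*Proof.* Smoothness and decay follow as in Lemma 2. Put $q=a-be^{-\psi^2}$, so $q\to a-b$ at infinity.

If $a>b$, then $-\Delta\psi\ge\frac{a-b}2\psi$ outside some ball, contradicting Lemma 1. So $a\le b$.

If $b\le0$, then $q=a+|b|e^{-\psi^2}\le a-b\le0$. If $b>0\ge a$, then $q<0$. In both cases $\Delta\psi=-q\psi\ge0$: $\psi$ is subharmonic, positive, and tends to $0$, so it attains its maximum and is constant by the maximum principle, hence $0$, a contradiction. So $0<a\le b$.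

If $a=b$, then $-\Delta\psi=b\psi(1-e^{-\psi^2})>0$, so $\psi$ is positive and superharmonic. For $d=2$ positive superharmonic functions on the whole plane are constant, so $\psi=0$, a contradiction. For $d\ge3$ put $c=\min_{|x|=1}\psi>0$; the function $\psi-c|x|^{2-d}$ is superharmonic on $|x|>1$, non-negative on $|x|=1$, and tends to $0$ at infinity, so $\psi\ge c|x|^{2-d}$ on $|x|>1$. Now $|x|^{2-d}$ is square integrable at infinity only if $2(2-d)+d<0$, that is, $d\ge5$.

The scaling: $\Delta Q=b^{-1}(\Delta\psi)(\cdot/\sqrt b)=-(\lambda Q-Qe^{-Q^2})$. $\square$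

**Lemma 4.** Let $\lambda\in(0,1]$ and let $0<Q=Q(r)\in H^1$ be a radial solution of $(E_\lambda)$. Then $Q'<0$ for $r>0$. If $\lambda<1$, then $Q(0)>b_\lambda$, where $b_\lambda>0$ is the zero of $h$.

*Proof.* If $\lambda=1$, then $f>0$ on $(0,\infty)$, so $(r^{d-1}Q')'=-r^{d-1}f(Q)<0$ and $Q'<0$ for $r>0$.

Let $\lambda<1$. Then $f<0$ on $(0,b_\lambda)$, $f>0$ on $(b_\lambda,\infty)$, and $F<0$ on $(0,b_\lambda]$. The energy $E=\frac12Q'^2+F(Q)$ has $E'=-\frac{d-1}rQ'^2\le0$. It is monotone and bounded below, and $Q\to0$ by Lemma 3, so $Q'^2$ has a limit; the limit is $0$ as $\int Q'^2r^{d-1}dr<\infty$. So $E\to0$ and $E\ge0$. If $E(r_0)=0$, then $E\equiv0$ on $[r_0,\infty)$, so $Q'\equiv0$ there, so $Q\equiv0$ there, a contradiction. So $E>0$ on $[0,\infty)$. At a critical point $r_1\ge0$ of $Q$ we get $F(Q(r_1))>0$, so $Q(r_1)>b_\lambda$ and $f(Q(r_1))>0$; hence $Q''(r_1)=-f(Q(r_1))<0$ if $r_1>0$, and $Q''(0)=-f(Q(0))/d<0$. So all critical points are strict local maxima; between two of them there would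 be a local minimum. Hence $r=0$ is the only critical point, $Q(0)>b_\lambda$, and $Q'<0$ for $r>0$. $\square$

## 4. Minimizers are radial

**Definition (rearrangement).** Let $\psi\ge0$ be such that $\{\psi>t\}$ has finite measure for every $t>0$. Its symmetric decreasing rearrangement $\psi^*$ is the radial non-increasing function with $\{\psi^*>t\}$ an open centered ball (or empty) and $|\{\psi^*>t\}|=|\{\psi>t\}|$ for all $t>0$.

Example on $\mathbb R$: let $\psi(x)=\max(0,1-|x|)+\max(0,1-|x-5|)$. For $0<t<1$ the set $\{\psi>t\}$ consists of two intervals of total length $4(1-t)$, so $\psi^*(x)=\max(0,1-|x|/2)$. Here $\int\psi'^2=4$ and $\int(\psi^{*\prime})^2=1$.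

We use: $N(\psi^*)=N(\psi)$, $V(\psi^*)=V(\psi)$ (equimeasurability) and the Pólya–Szegő inequality $D(\psi^*)\le D(\psi)$. Equality $D(\psi^*)=D(\psi)$ alone does not make $\psi$ a translate of $\psi^*$: take
$$\psi(x)=\max\big(0,\min(1,3-|x|)\big)+\max(0,1-|x-a|),\qquad 0<|a|\le1 .$$
The cap sits on the plateau $\{|x|\le2\}$; the sets $\{\psi>t\}$ are balls, with center $0$ for $t<1$ and $a$ for $1\le t<2$; $\psi^*$ is the same function with $a=0$, and $D$ is the same. The plateau is to blame. A minimizer has none, by Lemma 4.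

**Proposition 2.** Let $\psi>0$ be a minimizer for $\chi_d(u)$, $u\in(0,1)$. Then $\psi^*$ is a minimizer, $\psi^*(x)=g(|x|)$ with $g$ smooth and $g'<0$ on $(0,\infty)$, and $\psi$ is a translate of $\psi^*$.

*Proof.* **Step 1.** This step identifies $\psi^*$. It is admissible and $D(\psi^*)\le D(\psi)$, so it is a minimizer and $D(\psi^*)=D(\psi)$. By Lemmas 2 and 3 it is smooth, positive, and up to dilation a positive radial $H^1$ solution of some $(E_\lambda)$. So $g'<0$ by Lemma 4.

**Step 2.** This step re-proves $D(\psi)\ge D(\psi^*)$ level by level, so that equality can be exploited. Let $M=\max\psi=g(0)$; let $\rho=g^{-1}:(0,M)\to(0,\infty)$, a diffeomorphism; let $|B_1|$ be the volume of the unit ball, and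
$$A(t)=d|B_1|\rho(t)^{d-1},\qquad \mu(t)=|\{\psi>t\}|=|B_1|\rho(t)^d .$$
Then $-\mu'(t)=A(t)/|g'(\rho(t))|$, and
$$\int_{\{\psi^*=t\}}|\nabla\psi^*|\,d\mathcal H^{d-1}=A(t)|g'(\rho(t))|=\frac{A(t)^2}{-\mu'(t)} .$$
Since $\psi$ is smooth and tends to $0$, Sard's theorem shows that a.e. $t\in(0,M)$ is a regular value, and then $\{\psi>t\}$ is a bounded open set with smooth boundary $\{\psi=t\}$. The coarea formula gives
$$\mu(t)=|\{\psi>t,\nabla\psi=0\}|+\int_t^M\int_{\{\psi=s\}}|\nabla\psi|^{-1}\,d\mathcal H^{d-1}\,ds .$$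
The first term is non-increasing in $t$, so $-\mu'(t)\ge\int_{\{\psi=t\}}|\nabla\psi|^{-1}d\mathcal H^{d-1}$ for a.e. $t$. By the isoperimetric inequality (a ball of volume $\mu(t)$ has surface $A(t)$) and Cauchy–Schwarz, for a.e. $t$,
$$A(t)^2\le\mathcal H^{d-1}(\{\psi=t\})^2\le\int_{\{\psi=t\}}|\nabla\psi|\int_{\{\psi=t\}}|\nabla\psi|^{-1}\le(-\mu'(t))\int_{\{\psi=t\}}|\nabla\psi| .$$
So $\int_{\{\psi=t\}}|\nabla\psi|\ge\int_{\{\psi^*=t\}}|\nabla\psi^*|$ for a.e. $t$, and integrating over $t$ (coarea again) gives $D(\psi)\ge D(\psi^*)$.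

**Step 3.** This step reads off the level sets. The two integrals are equal and finite, so for a.e. $t$ equality holds in the whole chain. Call such $t$ good. By the equality case of the isoperimetric inequality $\{\psi>t\}$ is, up to a null set, a ball; an open set with smooth boundary lying on one side of it equals the interior of its closure, so $\{\psi>t\}$ is exactly an open ball, of radius $\rho(t)$. Equality in Cauchy–Schwarz makes $|\nabla\psi|$ constant on $\{\psi=t\}$; by $\int_{\{\psi=t\}}|\nabla\psi|^{-1}=-\mu'(t)$ the constant is $A(t)/(-\mu'(t))=|g'(\rho(t))|$.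

**Step 4.** This step shows that the balls are concentric. Use $\rho$ as parameter; good values of $\rho$ have full measure in $(0,\infty)$, as $\rho(\cdot)$ is a diffeomorphism. For good $\rho$ let $c(\rho)$ be the center. Since $\nabla\psi$ points along the inner normal, for all unit vectors $\sigma$
$$\psi(c(\rho)+\rho\sigma)=g(\rho),\qquad\nabla\psi(c(\rho)+\rho\sigma)=g'(\rho)\sigma .$$
The balls are nested, so $|c(\rho_1)-c(\rho_2)|\le|\rho_1-\rho_2|$ for good $\rho_1,\rho_2$. Hence $c$ extends to a 1-Lipschitz map on $(0,\infty)$, and both identities extend to all $\rho>0$ by continuity. At each $\rho$ where $c$ is differentiable (a.e. $\rho$), differentiating the first identity and using the second gives $g'(\rho)\,\sigma\cdot(c'(\rho)+\sigma)=g'(\rho)$. As $g'(\rho)\ne0$, $\sigma\cdot c'(\rho)=0$ for all $\sigma$, so $c'(\rho)=0$. A Lipschitz map with $c'=0$ a.e. is constant, so $\psi=\psi^*(\cdot-c)$. $\square$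

## 5. One positive radial profile for each $\lambda$

**Proposition 3.** Let $d\ge2$ and $\lambda\in(0,1)$, or $d\ge5$ and $\lambda=1$. Then $(E_\lambda)$ has at most one positive radial solution in $H^1$.

The plan is to shoot from the center with initial value $\alpha$, to sort the initial values into open sets (failures) and a remaining set $\mathcal G$ (which contains the solutions we want), and to show that as $\alpha$ crosses a point of $\mathcal G$ upward, one always passes from the same kind of failure to the same other kind. Two crossings in the same direction then contradict each other. The direction of crossing is read off from the derivative in $\alpha$.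

### 5.1 The initial value problem

Let $y(r)=y(r,\alpha)$ solve $y''+\frac{d-1}ry'+f(y)=0$, $y(0)=\alpha$, $y'(0)=0$. Integrating $(r^{d-1}y')'=-r^{d-1}f(y)$ twice, this is equivalent to
$$y(r)=\alpha-\int_0^rk(r,s)f(y(s))\,ds,\qquad k(r,s)=\int_s^r(s/t)^{d-1}dt\in[0,r-s].\tag{3}$$
As $f$ is smooth with bounded derivative, this Volterra equation has a unique global solution. The derivative of (left side minus right side) with respect to $y\in C[0,R]$ is the identity plus a linear Volterra operator, hence invertible. So by the implicit function theorem $\alpha\mapsto y\in C[0,R]$ is $C^\infty$ for each $R$, and so is $\alpha\mapsto y'=-r^{1-d}\int_0^rs^{d-1}f(y)\,ds\in C[0,R]$. This is the continuous (and differentiable) dependence used below. Put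
$$w=\partial_\alpha y,\qquad L=\partial_r^2+\tfrac{d-1}r\partial_r+f'(y);\qquad Lw=0,\quad w(0)=1,\quad w'(0)=0 .$$
A solution $\phi$ of $L\phi=0$ that is regular at $0$ is $\phi(0)\,w$, by uniqueness for the linear Volterra equation.

### 5.2 The algebra of the nonlinearity

**(f1)** For $s>0$: $h'(s)=2se^{-s^2}>0$ and $sf'-f=s^2h'>0$; hence $(sf-2F)'=sf'-f>0$ and $sf-2F>0$.

**(f2)** For $\beta\ge0$ let
$$T_\beta(s)=\beta sh'(s)-2h(s)=2e^{-t}(1+\beta t)-2\lambda,\qquad t=s^2 .$$
The function $e^{-t}(1+\beta t)$ has derivative $e^{-t}(\beta-1-\beta t)$, equals $1$ at $t=0$ and tends to $0$. It is strictly decreasing if $0\le\beta\le1$, and first increasing, then decreasing if $\beta>1$. So, if $\lambda<1,\beta\ge0$, or $\lambda=1,\beta>1$, there is $s_\beta>0$ with $T_\beta>0$ on $(0,s_\beta)$ and $T_\beta<0$ on $(s_\beta,\infty)$. If $\lambda=1$ and $0\le\beta\le1$, then $T_\beta<0$ on $(0,\infty)$.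

**(f3)** Let $\Phi=dF-\frac{d-2}2sf$. Since $sf'=f+s^2h'$,
$$\Phi'=df-\tfrac{d-2}2(2f+s^2h')=2f-\tfrac{d-2}2s^2h'=-s\,T_{\beta_*}(s),\qquad\beta_*=\tfrac{d-2}2,$$
and $\beta_*\ge\frac32>1$ if $\lambda=1$, $d\ge5$. So by (f2) $\Phi$ first decreases and then increases. Since $\Phi(0)=0$ and $\Phi(s)\to\infty$ (leading term $\frac d2\lambda s^2-\frac{d-2}2\lambda s^2=\lambda s^2$), there is $s_0>0$ with $\Phi<0$ on $(0,s_0)$ and $\Phi>0$ on $(s_0,\infty)$.

### 5.3 Three quantities along a trajectory

**The Pohozaev quantity.** Put $P=r^d\big(\frac12y'^2+F(y)\big)+\frac{d-2}2r^{d-1}yy'$. Then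
$$P'=r^{d-1}\Phi(y),\qquad P(0)=0.\tag{4}$$
Indeed $P'=dr^{d-1}(\frac12y'^2+F)+r^dy'(y''+f)+\frac{d-2}2\big(-r^{d-1}fy+r^{d-1}y'^2\big)$, and $y''+f=-\frac{d-1}ry'$; the coefficient of $r^{d-1}y'^2$ is $\frac d2-(d-1)+\frac{d-2}2=0$, and the rest is $r^{d-1}(dF-\frac{d-2}2yf)$.

**The decay exponent.** Put $\theta=-ry'/y$ where $y>0$. (For $y=Cr^{-k}$ it equals $k$.) Then
$$r\theta'=\theta^2-(d-2)\theta+r^2h(y)=\frac{2P}{r^{d-2}y^2}+\frac{r^2(yf-2F)}{y^2}.\tag{5}$$
For the first equality, $r\theta'=\theta+\theta^2-r^2y''/y$ and $-r^2y''/y=-(d-1)\theta+r^2h(y)$. For the second, $\frac{2P}{r^{d-2}y^2}=\theta^2+\frac{2r^2F}{y^2}-(d-2)\theta$. By (5) and (f1),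
$$\theta'>0\ \text{ wherever }\ y>0,\ P\ge0,\ r>0.\tag{6}$$

**Comparison functions for $L$.**
$$Ly=yf'-f=y^2h'(y),\qquad L(ry')=-2f(y),\qquad v_\beta:=ry'+\beta y=y(\beta-\theta),\quad Lv_\beta=y\,T_\beta(y).\tag{7}$$
The second holds because $\Delta(x\cdot\nabla y)=x\cdot\nabla\Delta y+2\Delta y=-f'(y)\,x\cdot\nabla y-2f(y)$. The last is the sum: $-2f+\beta y^2h'=y(\beta yh'-2h)$.

**The pattern of $P$.** On an interval $(0,r)$ where $y>0$, $y'<0$, the function $\Phi(y(\cdot))$ changes sign at most once, from $+$ to $-$, by (f3). So there $P$ is first strictly increasing (possibly on an empty interval), then strictly decreasing.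

### 5.4 Sorting the initial values

**Case $\lambda<1$.** Consider $\alpha>b_\lambda$; by Lemma 4 every positive radial $H^1$ solution has such an initial value. Then $y''(0)=-f(\alpha)/d<0$. Let $r_0=\sup\{r:\ y>0,\ y'<0\text{ on }(0,r)\}>0$.

**Definition.** For $\lambda<1$ and $\alpha>b_\lambda$:

* $\alpha\in\mathcal N$ if $r_0<\infty$, $y(r_0)=0$ (then $y'(r_0)<0$ by ODE uniqueness);
* $\alpha\in\mathcal P$ if $r_0<\infty$, $y(r_0)>0$, $y'(r_0)=0$;
* $\alpha\in\mathcal G$ if $r_0=\infty$ and $y\to0$.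

Example: $\alpha=b_\lambda+\epsilon$ is in $\mathcal P$ for small $\epsilon>0$. On compact intervals $y=b_\lambda+\epsilon z+o(\epsilon)$ and $y'=\epsilon z'+o(\epsilon)$, where $z''+\frac{d-1}rz'+\kappa z=0$, $z(0)=1$, $z'(0)=0$, $\kappa=f'(b_\lambda)>0$. Here $r^{d-1}z'$ decreases while $z>0$; $z$ cannot stay positive (Lemma 1); and after $z$ becomes negative, $z'$ must become positive, since as long as $z'\le0$ we have $-\kappa z\ge c>0$ eventually, so $r^{d-1}z'\to\infty$. So there is $r_1$ with $z'(r_1)>0$, and for small $\epsilon$, $y>0$ on $[0,r_1]$ and $y'(r_1)>0$.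

*Every $\alpha>b_\lambda$ is in exactly one class.* Only $r_0=\infty$, $y\to\ell>0$ has to be excluded. Since $y'=-r^{1-d}\int_0^rs^{d-1}f(y)ds$, $y'(r)/r\to-f(\ell)/d$; as $y$ is bounded, $f(\ell)=0$, so $\ell=b_\lambda$. Then $\eta=y-b_\lambda>0$ satisfies $-\Delta\eta=f(b_\lambda+\eta)\ge\frac12f'(b_\lambda)\eta$ near infinity, with $f'(b_\lambda)=b_\lambda h'(b_\lambda)>0$, contradicting Lemma 1.

*Persistence.* If $y>0$, $y'<0$ on $(0,R]$ for some $\alpha>b_\lambda$, the same holds for nearby initial values; likewise for $y'<0$ alone. Indeed on some $[0,\delta]$ $f(y)$ is bounded below by a positive constant, so for nearby values $f(\tilde y)>0$, hence $\tilde y'<0$, on $(0,\delta]$ (and $\tilde y>0$ on $[0,\delta]$, if $\delta$ is small); on $[\delta,R]$ use continuous dependence.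

*$\mathcal N$ is open.* Take $r_1>r_0$ with $y(r_1)<0$ and $y'<0$ on $(0,r_1]$. Both persist, so nearby solutions decrease strictly until they vanish.

*$\mathcal P$ is open.* $y''(r_0)=-f(y(r_0))\ne0$, since otherwise $y(r_0)=b_\lambda$, $y'(r_0)=0$ and $y\equiv b_\lambda$. Since $y'<0$ before $r_0$, $y''(r_0)\ge0$, so $y''(r_0)>0$. So there is $r_1>r_0$ with $y>0$ on $[0,r_1]$ and $y'(r_1)>0$. This persists for nearby $\alpha$, which are therefore in $\mathcal P$.

*The positive radial $H^1$ solutions lie in $\mathcal G$*, by Lemma 4.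

*Decay and sign of $P$ in $\mathcal G$.* For large $r$, $f(y)\le-ky$ with $k=\omega/2$, so $y''\ge ky>0$; $y'$ increases to a limit, which is $0$ as $y$ is bounded. Then $(y'^2-ky^2)'=2y'(y''-ky)\le0$ with limit $0$, so $y'^2\ge ky^2$, $y'\le-\sqrt k\,y$ and $y=O(e^{-\sqrt kr})$. Since $|y'|$ is decreasing, $|y'(r)|\le y(r-1)$. So $y,y'$, and by the equation $y''$, decay exponentially. Hence $P(\infty)=0$. If $\alpha\le s_0$, then $P'<0$ for all $r>0$ and $P(\infty)<0$, a contradiction. So $P$ first increases from $0$, then decreases to $0$, and $P>0$ on $(0,\infty)$.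

**Case $\lambda=1$, $d\ge5$.** Consider $\alpha>0$. As $f>0$ on $(0,\infty)$, $y'<0$ while $y>0$, $r>0$.

**Definition.** For $\lambda=1$, $d\ge5$, $\alpha>0$:

* $\alpha\in\mathcal N$ if $y$ vanishes at some first $R$ (then $y'(R)<0$);
* $\alpha\in\mathcal S$ if there is $r$ with $y>0$ on $[0,r]$ and $P(r)<0$;
* $\alpha\in\mathcal G$ if $y>0$ on $[0,\infty)$ and $P\ge0$.

The class $\mathcal S$ replaces $\mathcal P$, since now $y'$ cannot vanish while $y>0$.

*The classes are disjoint with union $(0,\infty)$.* If $\alpha\in\mathcal N$, then $P(R)=\frac12R^dy'(R)^2>0$. If $P\le0$ at some point of $(0,R)$, then $P$ is in its decreasing phase there and $P(R)<0$, a contradiction. So $P>0$ on $(0,R]$, and $\mathcal N\cap\mathcal S=\emptyset$. The rest is clear.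

*$\mathcal N$ and $\mathcal S$ are open*: the zero in $\mathcal N$ is transversal, and the conditions in $\mathcal S$ concern a compact interval; use continuous dependence.

*If $y>0$ on $[0,\infty)$, then $\theta\le d-2$.* Put $\zeta=ry'+(d-2)y$; $\zeta'=ry''+(d-1)y'=-rf\le0$. If $\zeta<0$ somewhere, then $\zeta\le-\delta$ from then on and $(r^{d-2}y)'=r^{d-3}\zeta$ would force $y<0$ eventually. So $\zeta\ge0$, which is the claim.

*Positive $L^2$ solutions are in $\mathcal G$.* Let $y>0$ on $[0,\infty)$ and $P(r_1)<0$. By the pattern of $P$, $P\le P(r_1)=:-\delta$ on $[r_1,\infty)$. As $F\ge0$, $\frac{d-2}2r^{d-1}y|y'|\ge\delta$. With $r|y'|\le(d-2)y$ this gives $r^{d-2}y^2\ge c>0$, so $\int r^{d-1}y^2dr=\infty$.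

*Decay in $\mathcal G$.* First, $y\downarrow0$: a positive limit would make $f(y)\ge c>0$, so $y'\le-cr/d$, forcing $y<0$. By (6), $\theta$ is strictly increasing, with limit $\theta_\infty\in(0,d-2]$. Suppose $\theta_\infty<d-2$. From $P\ge0$, $\frac{2r^2F}{y^2}\ge\theta(d-2-\theta)$; as $2F(y)=y^2-1+e^{-y^2}\le\frac12y^4$, we get $\frac12r^2y^2\ge\theta(d-2-\theta)\ge c>0$ for large $r$. With $t=y^2$, $yf-2F=1-e^{-t}-te^{-t}\ge\frac14t^2$ for small $t$, so (5) gives $r\theta'\ge\frac14r^2y^2\ge\frac c2$, and $\theta\to\infty$, a contradiction. So $\theta_\infty=d-2$, and hence $y=O(r^{-(d-5/2)})$. Since $0\le f(s)\le s^3$, $r^{d-1}f(y)\le r^{d-1}y^3=O(r^{-2d+13/2})$, with exponent at most $-\frac72$: integrable at infinity. Now $r^{d-1}y'=-\int_0^rs^{d-1}f(y)ds$ is strictly decreasing from $0$, so it has a finite, strictly negative limit, which we write as $-(d-2)C$, $C>0$. Integrating from infinity, $y\sim Cr^{2-d}$.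

In both cases, for $\alpha\in\mathcal G$ we have $P\ge0$, so by (6)
$$\theta\ \text{ is strictly increasing on }(0,\infty).\tag{8}$$

### 5.5 For $\alpha\in\mathcal G$, $w$ has exactly one zero

**Step 1.** This step shows that $w$ vanishes somewhere, by comparing with $y$. Otherwise $w>0$. Put $Y=r^{d-1}(y'w-yw')$. Then $Y(0)=0$ and $Y'=r^{d-1}(wLy-yLw)=r^{d-1}wy^2h'(y)>0$. Since $y'<0$, $-r^{d-1}yw'\ge Y\ge Y(1)>0$ for $r\ge1$, so $-w'\ge Y(1)r^{1-d}/y$. This is at least $c/r$ for large $r$, both for exponentially decaying $y$ and for $y\sim Cr^{2-d}$. So $w\to-\infty$, a contradiction.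

Can the same comparison exclude a second zero? Let $\tau$ be the first zero. Then $Y(\tau)=-\tau^{d-1}y(\tau)w'(\tau)>0$; after $\tau$, $w<0$ and $Y$ decreases; at a second zero $\tau_2$, where $w'(\tau_2)>0$, $Y(\tau_2)<0$. There is no contradiction: $Y$ starts positive at $\tau$, and nothing prevents it from passing through $0$. One wants a comparison function that vanishes at $\tau$ together with $w$. If $\lambda<1$, comparing with $ry'$ instead meets another obstacle: $L(ry')=-2f(y)$ changes sign where $y=b_\lambda$. The way out is to use the combination $v_\beta=ry'+\beta y$, with $\beta$ chosen so that $v_\beta(\tau)=0$. By (8), $v_\beta=y(\beta-\theta)$ then has no other zero; and the sign of $Lv_\beta$ beyond $\tau$ comes out of the comparison before $\tau$.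

**Step 2.** This step shows that there is no second zero. At the first zero $\tau$, $w'(\tau)<0$. Put $\beta=\theta(\tau)>0$ and $v=v_\beta=y(\beta-\theta)$. By (8), $v>0$ on $(0,\tau)$, $v(\tau)=0$, $v<0$ on $(\tau,\infty)$. Put
$$W=r^{d-1}(v'w-vw'),\qquad W'=r^{d-1}(wLv-vLw)=r^{d-1}w\,y\,T_\beta(y),\qquad W(0)=W(\tau)=0.\tag{9}$$
So $\int_0^\tau r^{d-1}wyT_\beta(y)\,dr=0$ with $w,y>0$ on $(0,\tau)$; hence $T_\beta(y(\cdot))$ takes both signs in $(0,\tau)$. So in (f2) we are in the case where $s_\beta$ exists, and $y(r)<s_\beta$ for some $r<\tau$. As $y$ decreases, $T_\beta(y(r))>0$ for all $r\ge\tau$. While $w<0$ to the right of $\tau$, $W$ is strictly decreasing, so $W<0$. At a second zero $\tau_2$ we would have $w'(\tau_2)>0$, $v(\tau_2)<0$, so $W(\tau_2)=-\tau_2^{d-1}v(\tau_2)w'(\tau_2)>0$, a contradiction. Hence, for some $\delta>0$,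
$$w<0\text{ on }(\tau,\infty),\qquad W(r)\le-\delta<0\text{ for }r\ge\tau+1.\tag{10}$$

### 5.6 The behavior of $w$ at infinity

The sign of $w$ is not enough: to control nearby trajectories we need $w$ to stay away from $0$ at infinity. The second half of (10) provides this.

**Case $\lambda<1$: $w\to-\infty$ and $w'\to-\infty$.** For $r\ge r_*$ ($r_*>\tau$ large) $f'(y)\le-\frac\omega2$, and so $(r^{d-1}w')'=-r^{d-1}f'(y)w<0$. If $w'<0$ at some point of $[r_*,\infty)$, then $w'<0$ afterwards, $w\le-c<0$, $(r^{d-1}w')'\le-\frac\omega2c\,r^{d-1}$, so $w'\to-\infty$ and the claim holds. Otherwise $w'\ge0$ on $[r_*,\infty)$ and $w\uparrow w_\infty\le0$. If $w_\infty<0$, the same inequality (with $c=-w_\infty$) gives $w'\to-\infty$, a contradiction. So $w\to0$, and $r^{d-1}w'$ is non-negative and decreasing, so bounded. As $v=ry'+\beta y$ and $v'$ decay exponentially, $W\to0$, contradicting (10).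

**Case $\lambda=1$: $w\to w_\infty<0$ and $rw'\to0$.** Here $f'(s)=1-e^{-s^2}+2s^2e^{-s^2}$, so $0\le f'(s)\le3s^2$, $f'(y)=O(r^{4-2d})$ and $\int^\infty rf'(y)\,dr<\infty$. From $r^{d-1}w'(r)=R^{d-1}w'(R)-\int_R^rs^{d-1}f'(y)w\,ds$, dividing by $r^{d-1}$, integrating and using $\int_s^\infty t^{1-d}dt=\frac{s^{2-d}}{d-2}$,
$$|w(r)|\le|w(R)|+\frac{R|w'(R)|}{d-2}+\frac1{d-2}\int_R^rs\,f'(y)|w|\,ds ;$$
Gronwall's inequality shows that $w$ is bounded. Then $s^{d-1}f'(y)w=O(s^{3-d})$ is integrable at infinity as $d\ge5$, so $r^{d-1}w'$ is bounded, $w\to w_\infty$ and $rw'\to0$. It remains to see that $w_\infty\neq0$. Using the equation, $v'=(1+\beta)y'+ry''=(\beta-(d-2))y'-rf(y)$. Here $r^{d-1}y'\to-(d-2)C$, $r^df(y)\le r^dy^3=O(r^{6-2d})\to0$, and $v\to0$, so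
$$W=r^{d-1}v'w-v\,r^{d-1}w'\ \longrightarrow\ (d-2-\beta)(d-2)\,C\,w_\infty .$$
By (10) the limit is not $0$, so $w_\infty\ne0$; as $w<0$ on $(\tau,\infty)$, $w_\infty<0$.

### 5.7 The direction of crossing

**Claim.** If $\alpha\in\mathcal G$, then for all sufficiently small $\varepsilon>0$, $\alpha+\varepsilon\in\mathcal N$, and $\alpha-\varepsilon\in\mathcal P$ (if $\lambda<1$), respectively $\alpha-\varepsilon\in\mathcal S$ (if $\lambda=1$).

Write $y=y(\cdot,\alpha)$, $\tilde y=y(\cdot,\alpha\pm\varepsilon)$. Then $\tilde y-y=\pm\varepsilon w+o(\varepsilon)$ and $\tilde y'-y'=\pm\varepsilon w'+o(\varepsilon)$, uniformly on compact intervals. The scheme is the same in all cases: at a fixed large $R$ the difference has the sign given by $w$; beyond $R$ the equation for the difference keeps it away from $0$, while $y\to0$.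

**Case $\lambda<1$.** Let $f'<0$ on $[0,s_1]$, and choose $R$ with $y(R)<s_1$, $w(R)<0$, $w'(R)<0$.

*Upward.* Let $\varepsilon$ be small and $\tilde y=y(\cdot,\alpha+\varepsilon)$. Then $\tilde y>0$, $\tilde y'<0$ on $(0,R]$ by persistence, and $z=y-\tilde y$ has $z(R),z'(R)>0$. For $r\ge R$, while $\tilde y>0$ and $z>0$, we have $0<\tilde y<y<s_1$ and $(r^{d-1}z')'=-r^{d-1}(f(y)-f(\tilde y))>0$, since $f$ decreases on $[0,s_1]$. So $z'>0$ persists, $z\ge z(R)$, and $\tilde y'<y'<0$. As $\tilde y\le y-z(R)$ and $y\to0$, $\tilde y$ reaches $0$: $\alpha+\varepsilon\in\mathcal N$.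

*Downward.* Let $\alpha-\varepsilon>b_\lambda$ and $z=\tilde y-y$; again $z(R),z'(R)>0$, and $\tilde y(R)<s_1$. Suppose $\alpha-\varepsilon\in\mathcal N\cup\mathcal G$. Then $\tilde y$ decreases to $0$ on its positivity interval $[0,\tilde R)$, $\tilde R\le\infty$, and $\tilde R>R$ for small $\varepsilon$. On $[R,\tilde R)$, while $z>0$, $0<y<\tilde y<s_1$ and $(r^{d-1}z')'=-r^{d-1}(f(\tilde y)-f(y))>0$, so $z'>0$ persists and $\tilde y\ge z\ge z(R)>0$, a contradiction. So $\alpha-\varepsilon\in\mathcal P$.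

**Case $\lambda=1$, $d\ge5$.** Now $f'\ge0$, and the difference is no longer convex; but the potential is small.

*A stability estimate.* Suppose that on $[R,R_1)$ $(r^{d-1}z')'=-r^{d-1}qz$ with $q\ge0$ and $\int_R^{R_1}rq\,dr\le\frac14$, and that $z(R)>0$, $R|z'(R)|\le\frac14z(R)$. Then
$$\tfrac34z(R)\le z\le\tfrac54z(R)\quad\text{on }[R,R_1).\tag{11}$$
Indeed, as long as $|z|\le2z(R)$ on $[R,r]$, the integration used in 5.6 gives, as $d-2\ge3$,
$$|z(r)-z(R)|\le\tfrac1{d-2}\Big(R|z'(R)|+\int_R^rs\,q|z|\,ds\Big)\le\tfrac13\big(\tfrac14+\tfrac24\big)z(R)=\tfrac14z(R),$$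
so the bound $2z(R)$ is never reached.

*Choice of $R$.* Choose $R>\tau$ so large that $R|w'(R)|\le\frac18|w(R)|$ (possible by 5.6), $\theta(R)\ge d-2-\frac14$, and $4R^2y(R)^2\le\frac14$ (possible as $y\sim Cr^{2-d}$). Since $\theta$ is increasing and $d-\frac94\ge\frac52$, $y(r)\le y(R)(r/R)^{-5/2}$ for $r\ge R$. For small $\varepsilon$: $\tilde y>0$ on $[0,R]$, $\tilde y(R)\le2y(R)$, $\tilde\theta(R)\ge d-\frac52$, and $z:=\mp(\tilde y-y)$ has $z(R)>0$ and $R|z'(R)|\le\frac14z(R)$. Moreover $(r^{d-1}z')'=-r^{d-1}qz$ with $q=\int_0^1f'(y+s(\tilde y-y))\,ds$, and $0\le q\le3\max(y,\tilde y)^2$ where $y,\tilde y\ge0$.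

*Upward* ($z=y-\tilde y$). Suppose $\tilde y>0$ on $[0,\infty)$. Let $[R,R_1)$ be the maximal interval with $z>0$. There $0<\tilde y<y$ and
$$\int_R^{R_1}rq\,dr\le3\int_R^\infty ry^2dr\le3y(R)^2R^5\int_R^\infty r^{-4}dr=R^2y(R)^2\le\tfrac14 .$$
So $z\ge\frac34z(R)$ by (11), hence $R_1=\infty$, and $\tilde y\le y-\frac34z(R)<0$ for large $r$, a contradiction. So $\alpha+\varepsilon\in\mathcal N$.

*Downward* ($z=\tilde y-y$, $\alpha-\varepsilon>0$). Suppose $\alpha-\varepsilon\in\mathcal N\cup\mathcal G$, with positivity interval $[0,\tilde R)$, at whose right end $\tilde y\to0$. There $\tilde P\ge0$ by 5.4, so $\tilde\theta$ is increasing by (6), $\tilde\theta\ge d-\frac52\ge\frac52$ on $[R,\tilde R)$ and $\tilde y(r)\le2y(R)(r/R)^{-5/2}$. So $q\le12y(R)^2(r/R)^{-5}$ and $\int_R^{\tilde R}rq\,dr\le4R^2y(R)^2\le\frac14$. By (11), $\tilde y\ge z\ge\frac34z(R)>0$ on $[R,\tilde R)$, a contradiction. So $\alpha-\varepsilon\in\mathcal S$.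

### 5.8 Two crossings are impossible

*Proof of Proposition 3.* All positive radial $H^1$ solutions have their initial value in $\mathcal G$. Suppose $\alpha_1<\alpha_2$ are in $\mathcal G$. Let
$$\alpha^*=\sup\{\alpha\in(\alpha_1,\alpha_2):(\alpha_1,\alpha)\subset\mathcal N\}.$$
By the claim at $\alpha_1$ and at $\alpha_2$, $\alpha_1<\alpha^*<\alpha_2$. As $\mathcal N$ is open, $\alpha^*\notin\mathcal N$. As $\mathcal P$ (resp. $\mathcal S$) is open and disjoint from $\mathcal N$, $\alpha^*\notin\mathcal P$ (resp. $\mathcal S$). So $\alpha^*\in\mathcal G$. But then, by the claim, points just to the left of $\alpha^*$ lie in $\mathcal P$ (resp. $\mathcal S$), contradicting $(\alpha_1,\alpha^*)\subset\mathcal N$. $\square$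

From now on $Q_\lambda$ denotes the unique positive radial $H^1$ solution of $(E_\lambda)$, if it exists.

**Pohozaev's identity.** For $Q_\lambda$ we have $P(\infty)=0$. This was shown in 5.4 if $\lambda<1$; if $\lambda=1$, $r^dy'^2=O(r^{2-d})$, $r^dF(y)=O(r^{8-3d})$ and $r^{d-1}yy'=O(r^{2-d})$. So $\int\Phi(Q_\lambda)=0$ by (4). Since $\int F(Q_\lambda)=\frac12(\lambda N-V)$ and $\int Q_\lambda f(Q_\lambda)=D(Q_\lambda)$ (test the equation with $Q_\lambda$), this says
$$(d-2)D(Q_\lambda)=d\,\big(\lambda N(Q_\lambda)-V(Q_\lambda)\big).\tag{12}$$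

## 6. A quotient maximized by $Q_\lambda$ ($d\ge3$)

Question I is settled. For Question II with $d\ge3$, (12) gives $\lambda-\frac{V(Q_\lambda)}{N(Q_\lambda)}=\frac{D(Q_\lambda)}{pN(Q_\lambda)}$, with $\lambda$ hidden on both sides; this is the obstruction met in Section 1. The idea is to prescribe $\lambda$ instead of $u$.

**Definition.** For $d\ge3$, $\lambda\in(0,1)$ put
$$J_\lambda(\psi)=\frac{\lambda N(\psi)-V(\psi)}{D(\psi)^p},\qquad K(\lambda)=\sup_{\psi\in H^1\setminus\{0\}}J_\lambda(\psi).$$

By (1), $J_\lambda$ is invariant under dilations, as $p(d-2)=d$. For fixed $\psi$ it is affine in $\lambda$; and if $V(\psi)=uN(\psi)$, then $J_\lambda(\psi)=(\lambda-u)\,N(\psi)/D(\psi)^p$. For a minimizer at level $u$, the last factor is $\chi_d(u)^{-p}$. So two minimizers at the same level have the same value of $J_\lambda$, for every $\lambda$. If $J_\lambda$ knows its maximizers, this is decisive.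

**Proposition 4.** Let $d\ge3$, $\lambda\in(0,1)$. Then $0<K(\lambda)<\infty$, $Q_\lambda$ exists, and $J_\lambda(Q_\lambda)=K(\lambda)$. Any maximizer $\psi$ of $J_\lambda$ satisfies
$$-\Delta\psi=c\,\big(\lambda\psi-\psi e^{-\psi^2}\big),\qquad c=\frac{D(\psi)}{p\,(\lambda N(\psi)-V(\psi))}>0.\tag{13}$$

*Proof.* **Step 1.** This step shows $0<K<\infty$. For $\varphi\in C_c^\infty\setminus\{0\}$, $\lambda N(M\varphi)-V(M\varphi)\ge\lambda M^2N(\varphi)-|\mathrm{supp}\,\varphi|>0$ for large $M$, so $K>0$. Write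
$$\lambda N-V=-\omega N+\int k(\psi),\qquad k(s)=s^2-1+e^{-s^2}.$$
As a function of $t=s^2$, $k$ has derivative $1-e^{-t}\in[0,\min(1,t)]$, so $0\le k\le\min(s^2,\frac12s^4)$ and $|k(a)-k(b)|\le|a^2-b^2|$. Hence $k(s)\le\frac\omega2s^2$ if $s^2\le\omega$, and $k(s)\le s^2\le\omega^{1-p}|s|^{2p}$ if $s^2\ge\omega$. The Sobolev inequality $\int|\psi|^{2p}\le C_SD(\psi)^p$ (note $2p=\frac{2d}{d-2}$) gives
$$\lambda N-V\le-\tfrac\omega2N+C'D^p,$$
so $K\le C'<\infty$.

**Step 2.** This step finds a maximizer. Take a maximizing sequence; replace its members by $|\psi_j|^*$ (this keeps $N,V$ and does not increase $D$), and scale to $D(\psi_j)=1$. By the last inequality $N(\psi_j)$ is bounded, and since $\psi_j$ is radial and non-increasing, $|B_1||x|^d\psi_j(x)^2\le N(\psi_j)$, so $\psi_j\le C|x|^{-d/2}$. Along a subsequence $\psi_j\rightharpoonup\psi$ weakly in $H^1$ and strongly in $L^2_{loc}$, with $\psi\ge0$ radial and non-increasing. On $|x|>\rho$, $\int k(\psi_j)\le\frac12\sup_{|x|>\rho}\psi_j^2\,N(\psi_j)\le C\rho^{-d}$,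 and likewise for $\psi$; on $|x|<\rho$ the integrals converge, by $|k(a)-k(b)|\le|a^2-b^2|$. So $\int k(\psi_j)\to\int k(\psi)$. As $N$ is weakly lower semicontinuous, $\lambda N(\psi)-V(\psi)\ge\lim(\lambda N(\psi_j)-V(\psi_j))=K(\lambda)>0$. So $\psi\ne0$, $0<D(\psi)\le1$, $J_\lambda(\psi)\ge K(\lambda)$: $\psi$ is a maximizer.

**Step 3.** This step identifies it. For any maximizer, $J_\lambda'(\psi)=0$ reads
$$\frac{2(\lambda\psi-\psi e^{-\psi^2})}{D^p}-\frac{p(\lambda N-V)}{D^{p+1}}\,(-2\Delta\psi)=0,$$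
which is (13). Dilating to $c=1$, our $\psi\ge0$ becomes a nontrivial radial $H^1$ solution of $(E_\lambda)$; it is smooth, and positive by the strong maximum principle. By Proposition 3 it is $Q_\lambda$. $\square$

**Lemma 5.** Let $d\ge3$, $\lambda\in(0,1)$, $\lambda'\in(0,1]$, $\lambda'\ne\lambda$. Then $Q_{\lambda'}$ (if it exists) is not a maximizer of $J_\lambda$.

*Proof.* Otherwise $Q=Q_{\lambda'}>0$ satisfies both (13) and $(E_{\lambda'})$, so $c(\lambda-e^{-Q^2})=\lambda'-e^{-Q^2}$, that is, $c\lambda-\lambda'=(c-1)e^{-Q^2}$. As $Q$ is not constant, $c=1$ and $\lambda=\lambda'$, a contradiction. $\square$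

## 7. Proof of Theorem 1

Let $\psi$ be a minimizer for $\chi_d(u)$. By Lemma 2 we may assume $\psi>0$, and $V(\psi)=u$. By Proposition 2, Lemma 3 and Proposition 3, up to translation and sign every minimizer is
$$\psi=Q_\lambda(\cdot/R),\qquad R^dN(Q_\lambda)=1,\qquad \frac{V(Q_\lambda)}{N(Q_\lambda)}=\frac{V(\psi)}{N(\psi)}=u,\tag{14}$$
for some $\lambda\in(0,1]$, with $\lambda=1$ only if $d\ge5$; and $\lambda$ determines $\psi$. By Lemma 4 it is positive, radial and strictly radially decreasing. It remains to show that $u$ determines $\lambda$.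

**The plane.** If $d=2$, (12) gives $\lambda=V(Q_\lambda)/N(Q_\lambda)=u$, in agreement with Proposition 1.

**Higher dimensions.** Let $d\ge3$ and suppose that $\lambda_1<\lambda_2\le1$ both occur for the same $u$, with $Q_i=Q_{\lambda_i}$. As $N/D^p$ is dilation invariant, (14) gives $N(Q_i)/D(Q_i)^p=\chi_d(u)^{-p}$ for $i=1,2$. With $V(Q_i)=uN(Q_i)$,
$$J_{\lambda_1}(Q_2)=(\lambda_1-u)\,\chi_d(u)^{-p}=J_{\lambda_1}(Q_1)=K(\lambda_1),$$
the last equality by Proposition 4, as $\lambda_1<1$. So $Q_2$ maximizes $J_{\lambda_1}$, contradicting Lemma 5. $\blacksquare$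

## 8. The curve $\lambda\mapsto Q_\lambda$ and the range of $U$ (Theorem 2, items 1 and 2)

Write $N(\lambda)=N(Q_\lambda)$, $V(\lambda)=V(Q_\lambda)$, $D(\lambda)=D(Q_\lambda)$, and for $d\ge3$ set $m(\lambda)=N(\lambda)/D(\lambda)^p$.

**Step 1.** This step gives existence. For $d\ge3$, $\lambda<1$, $Q_\lambda$ exists by Proposition 4. For $d=2$, $\lambda<1$, a minimizer for $u=\lambda$ exists (known result), and it is given by (14) with parameter equal to $u=\lambda$, by Section 7. This also shows that $U(\lambda)=\lambda$ and that $Q_\lambda(\cdot/R)$ is the minimizer for $u=\lambda$. Uniqueness is Proposition 3, and $U(\lambda)\in(0,1)$ as $0<1-e^{-s^2}<s^2$ for $s>0$. For $\lambda=1$, $d\le4$, there is no solution, by Lemma 3.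

**Step 2.** This step shows that $\lambda\mapsto Q_\lambda$ is analytic on $(0,1)$. Let $X$ be the space of radial functions in $L^2\cap L^\infty$ with norm $\|\cdot\|_2+\|\cdot\|_\infty$; then $\|\varphi\psi\|_X\le\|\varphi\|_\infty\|\psi\|_2+\|\varphi\|_\infty\|\psi\|_\infty\le\|\varphi\|_X\|\psi\|_X$. Let $g(s)=s(1-e^{-s^2})$, so $f(s)=-\omega s+g(s)$. The map $\psi\mapsto g(\psi)$ is analytic on $X$, being given by an everywhere convergent power series without constant term. For $\omega>0$ the resolvent $(-\Delta+\omega)^{-1}$ is convolution with a positive kernel $G_\omega$ of mass $1/\omega$ that decays exponentially, with $|\nabla G_\omega|$ integrable. So it is bounded on $X$ with norm at most $1/\omega$, and analytic in $\omega$, by the Neumann series. Put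
$$T(\lambda,\psi)=\psi-(-\Delta+\omega)^{-1}g(\psi),\qquad T(\lambda,Q_\lambda)=0 .$$

*The linearization is invertible.* Its derivative in $\psi$ at $Q_\lambda$ is $I-A$, $A=(-\Delta+\omega)^{-1}g'(Q_\lambda)$. The operator $A$ is compact on $X$: $g'(s)=O(s^2)$ near $0$, so $|g'(Q_\lambda)\varphi|\le C\|\varphi\|_Xe^{-\kappa|x|}$ for some $\kappa\in(0,\sqrt\omega)$. Hence $|A\varphi(x)|\le C\|\varphi\|_Xe^{-\kappa|x|}\int G_\omega(z)e^{\kappa|z|}dz$, where the integral is finite, and $|\nabla A\varphi|\le C\|\varphi\|_X\int|\nabla G_\omega|$. By Arzelà–Ascoli and the uniform exponential decay, images of bounded sequences have subsequences that converge in $L^\infty$ and in $L^2$. If $\varphi=A\varphi$, $\varphi\in X$, then $\varphi$ is a smooth radial solution of $\Delta\varphi+f'(Q_\lambda)\varphi=0$, so a multiple of $w$, which is unbounded by 5.6; thus $\varphi=0$. So $I-A$ is invertible (Fredholm alternative).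

*The curve.* By the analytic implicit function theorem there is, near any $\lambda_0\in(0,1)$, an analytic curve $\tilde Q_\lambda\in X$ with $T(\lambda,\tilde Q_\lambda)=0$, $\tilde Q_{\lambda_0}=Q_{\lambda_0}$. Then $\tilde Q_\lambda\in H^2$ is a smooth solution of $(E_\lambda)$ tending to $0$ at infinity (facts (a), (b) of Section 3). It is positive for $\lambda$ near $\lambda_0$: take $R$ so large that $Q_{\lambda_0}$ is small on $r\ge R$. Uniform closeness gives positivity on $[0,R]$ and $e^{-\tilde Q_\lambda^2}-\lambda>0$ on $r\ge R$, where $-\Delta\tilde Q_\lambda+(e^{-\tilde Q_\lambda^2}-\lambda)\tilde Q_\lambda=0$. At a negative minimum in $r>R$ both terms would be $\le0$ and the second $<0$; so there is none, $\tilde Q_\lambda\ge0$, and $\tilde Q_\lambda>0$ by the strong maximum principle. By Proposition 3, $\tilde Q_\lambda=Q_\lambda$. From $Q_\lambda=(-\Delta+\omega)^{-1}g(Q_\lambda)$ the curve is analytic into $H^2\cap X$. Hence $N$, $D$, and also $V$ (a power series in $\psi$, convergent since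 $\|\psi^{2k}\|_1\le\|\psi\|_\infty^{2k-2}\|\psi\|_2^2$), and so $U$, are analytic in $\lambda$.

**Step 3.** This step shows that $Q_\lambda$ yields minimizers ($d\ge3$, $\lambda<1$). If $N(\psi)=1$, $V(\psi)\le u$, then
$$K(\lambda)D(\psi)^p\ge\lambda-V(\psi)\ge\lambda-u .$$
For $u=U(\lambda)$ and $\psi=Q_\lambda(\cdot/R)$, $R^dN(Q_\lambda)=1$, there is equality throughout, by Proposition 4 and dilation invariance. So $Q_\lambda(\cdot/R)$ is a minimizer for $\chi_d(U(\lambda))$, and for all $u\in(0,1)$, $\lambda\in(0,1)$,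
$$\chi_d(u)^p\ge\frac{\lambda-u}{K(\lambda)},\quad\text{with equality at }u=U(\lambda)<\lambda;\qquad m(\lambda)=\chi_d(U(\lambda))^{-p}.\tag{15}$$
Here $U(\lambda)<\lambda$ by (12).

**Step 4.** This step shows that $U$ is strictly increasing ($d\ge3$). Let $\lambda_1<\lambda_2<1$, with values $m_i,U_i$. By Proposition 4 and Lemma 5,
$$m_1(\lambda_1-U_1)>m_2(\lambda_1-U_2),\qquad m_2(\lambda_2-U_2)>m_1(\lambda_2-U_1).$$
Adding, $(m_2-m_1)(\lambda_2-\lambda_1)>0$. So $m_2>m_1$ and by (15) $\chi_d(U_2)<\chi_d(U_1)$. As $\chi_d$ is non-increasing, $U_2>U_1$.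

**Step 5.** This step improves this to $U'>0$ ($d\ge3$; for $d=2$, $U(\lambda)=\lambda$). $K(\lambda)=m(\lambda)(\lambda-U(\lambda))$ is analytic, and $K(\lambda')\ge J_{\lambda'}(Q_\lambda)=m(\lambda)(\lambda'-U(\lambda))$ with equality at $\lambda'=\lambda$. So $K'=m$, hence $m'(\lambda-U)=mU'$. As $\lambda-U>0$, it suffices to show $m'>0$.

Write $\mathbf m(\psi)=N(\psi)/D(\psi)^p$, so $\partial_\lambda J_\lambda=\mathbf m$ and $m(\lambda)=\mathbf m(Q_\lambda)$. These functionals are analytic on $(H^1\cap L^\infty)\setminus\{0\}$. Let $\dot Q=\partial_\lambda Q_\lambda\in H^1\cap L^\infty$. Differentiating $J_\lambda'(Q_\lambda)[\varphi]=0$ in $\lambda$ gives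
$$\mathbf m'(Q_\lambda)[\varphi]=-J''_\lambda(Q_\lambda)[\dot Q,\varphi]\qquad(\varphi\in H^1\cap L^\infty).$$
So $m'(\lambda)=\mathbf m'(Q_\lambda)[\dot Q]=-J''_\lambda(Q_\lambda)[\dot Q,\dot Q]\ge0$, since $J''_\lambda(Q_\lambda)\le0$ at the maximum. If $m'(\lambda)=0$, Cauchy–Schwarz for the semi-definite form $-J''_\lambda(Q_\lambda)$ gives $J''_\lambda(Q_\lambda)[\dot Q,\varphi]=0$ for all $\varphi$, so $\mathbf m'(Q_\lambda)=0$, that is, $Q_\lambda=\frac{pN}D(-\Delta Q_\lambda)$. This contradicts (R2). So $m'>0$ and $U'>0$.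

**Step 6.** This step determines the range of $U$. For $d=2$ it is clear. For $d=3,4$ a minimizer exists for each $u\in(0,1)$ (known result), and (14) gives $u=U(\lambda)$ with $\lambda<1$; so $U((0,1))=(0,1)$. Let $d\ge5$. $U((0,1))$ is an open interval, and it is contained in $(0,u_d]$, as $Q_\lambda$ gives a minimizer for $U(\lambda)$; so it does not contain $u_d$. The minimizer for $u_d$ therefore has $\lambda=1$ in (14): $Q_1$ exists, $u_d=V(Q_1)/N(Q_1)$, and $Q_1(\cdot/R)$ with $R^dN(Q_1)=1$ is the minimizer for $u_d$. For $u<u_d$ a minimizer exists, and it has $\lambda\ne1$ in (14) (since $\lambda=1$ gives $u=u_d$), so $u\in U((0,1))$. Hence $U((0,1))=(0,u_d)$. This proves items 1 and 2.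

## 9. Constrained critical points (Theorem 2, item 3)

**Step 1.** This step treats radial critical points. Let $\psi$ be a positive radial constrained critical point. By Lemma 3 and Proposition 3 it is a dilation of some $Q_\lambda$, so it is as in (14), with $\lambda=1$ only if $d\ge5$. By item 2 it is the minimizer for $\chi_d(u)$, and $u\le u_d$ if $d\ge5$.

**Step 2.** This step sets up moving planes for $d\le4$. Let $\psi$ be a positive critical point, not assumed radial. By Lemma 3, $\lambda<1$, and the rescaled $Q$ is a smooth positive solution of $(E_\lambda)$ with $Q\to0$ at infinity. Choose $s_1,\rho>0$ with $f'\le-\omega/2$ on $[0,s_1]$ and $Q<s_1$ for $|x|\ge\rho$. Fix a unit vector $e$; let $\Sigma_\mu=\{x\cdot e>\mu\}$, let $x^\mu$ be the reflection of $x$ in $\partial\Sigma_\mu$, and $w_\mu(x)=Q(x^\mu)-Q(x)$ on $\overline{\Sigma_\mu}$. Then $w_\mu=0$ on $\partial\Sigma_\mu$, $w_\mu\to0$ at infinity, and $\Delta w_\mu+c_\mu w_\mu=0$ with $c_\mu(x)=f'(\xi)$, $\xi$ between $Q(x)$ and $Q(x^\mu)$.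 If $\inf w_\mu<0$, it is attained at some $x\in\Sigma_\mu$. If $|x|\ge\rho$, then $0<Q(x^\mu)<Q(x)<s_1$, so $c_\mu(x)<0$ and $\Delta w_\mu(x)=-c_\mu w_\mu<0$, impossible at a minimum. So negative minima of $w_\mu$ lie in $B_\rho$. In particular $w_\mu\ge0$ for $\mu\ge\rho$.

**Step 3.** This step moves the plane to its final position. Let $\mu_0=\inf\{\mu:w_\nu\ge0\ \text{for all }\nu\ge\mu\}$. It is finite, since for fixed $x$, $Q(x^\mu)\to0<Q(x)$ as $\mu\to-\infty$. By continuity $w_{\mu_0}\ge0$. Suppose $w_{\mu_0}\not\equiv0$. Then $w_{\mu_0}>0$ in $\Sigma_{\mu_0}$ by the strong maximum principle, and $\partial_ew_{\mu_0}>0$ on $\partial\Sigma_{\mu_0}$ by the Hopf lemma (at a boundary zero of a positive solution the inward normal derivative is positive). By definition of $\mu_0$ there are $\mu_j\uparrow\mu_0$, $\mu_j<\mu_0$, and negative minima $x_j\in\Sigma_{\mu_j}\cap B_\rho$ of $w_{\mu_j}$. A limit point $x\in\overline{\Sigma_{\mu_0}}$ satisfies $w_{\mu_0}(x)\le0$, so $x\in\partial\Sigma_{\mu_0}$,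 and, along a subsequence, $\nabla w_{\mu_0}(x)=\lim\nabla w_{\mu_j}(x_j)=0$, a contradiction. So $w_{\mu_0}\equiv0$: for every direction $e$ there is a hyperplane orthogonal to $e$ in which $Q$ is symmetric.

**Step 4.** This step shows that the hyperplanes have a common point. Translate so that the hyperplanes for the coordinate directions meet at $0$; composing the $d$ reflections, $Q(-x)=Q(x)$. If the symmetry hyperplane $\{x\cdot e=\mu_0\}$ had $\mu_0\ne0$, then $Q$ would also be symmetric in $\{x\cdot e=-\mu_0\}$, hence invariant under translation by $4\mu_0e$, contradicting $Q>0$, $Q\to0$. So $Q$ is symmetric in all hyperplanes through $0$, that is, radial. This proves item 3.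

## 10. Analyticity and convexity of $\chi_d$ (Theorem 2, item 4)

**Step 1.** This step shows analyticity. By (1) and item 2, $\chi_d(u)=D(\lambda)N(\lambda)^{-(d-2)/d}$ with $\lambda=U^{-1}(u)$, and $U^{-1}$ is analytic as $U'>0$. Its domain is $(0,1)$ if $d\le4$ and $(0,u_d)$ if $d\ge5$.

**Step 2.** This step computes the derivative. Let $d\ge3$. By (15) the line $u\mapsto(\lambda-u)/K(\lambda)$ lies below $\chi_d^p$ and touches it at $u=U(\lambda)$, so there $p\chi_d^{p-1}\chi_d'=-1/K(\lambda)=-\chi_d^p/(\lambda-u)$. By (12), $\lambda-u=D/(pN)$, so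
$$\chi_d'=-\frac{\chi_dN}D=-N(\lambda)^{1-(d-2)/d}=-N(\lambda)^{2/d}.$$
For $d=2$, $\chi_2(u)=D(Q_u)$. The function $S(\lambda)=D(\lambda)+V(\lambda)-\lambda N(\lambda)$ has $S'=-N$, since $Q_\lambda$ is a critical point of $D+V-\lambda N$, and $S=D$ by (12). So $\chi_2'(u)=-N(Q_u)$.

**Step 3.** This step shows strict convexity on $I=U((0,1))$, $d\ge3$. By (15), $\chi_d^p$ has a supporting line at each $U(\lambda)$, so it is convex on $I$. If this line also touched at $u'=U(\lambda')$, $\lambda'\ne\lambda$, then by (15) $J_\lambda(Q_{\lambda'})=(\lambda-u')\chi_d(u')^{-p}=K(\lambda)$, contradicting Lemma 5. So no supporting line touches twice, and $\chi_d^p$ is strictly convex on $I$. For $d=3,4$, $I=(0,1)$.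

From here on $d\ge5$, so $I=(0,u_d)$.

**Step 4.** This step shows that $\chi_d$ is left-continuous at $u_d$. Let $\psi$ be the minimizer for $u_d$ and let $-\varphi$ be the component of $\psi e^{-\psi^2}\in H^1$ that is $L^2$-orthogonal to $\psi$. It is non-zero by Lemma 2, so $\varphi\in H^1$, $\int\psi\varphi=0$ and $\int\psi e^{-\psi^2}\varphi=-\|\varphi\|_2^2<0$. Put $\psi_t=(\psi+t\varphi)/\|\psi+t\varphi\|_2$, $t\downarrow0$. Since $\|\psi+t\varphi\|_2^2=1+t^2\|\varphi\|_2^2$, normalizing changes $V$ only by $O(t^2)$, and $V(\psi_t)=u_d-2t\|\varphi\|_2^2+O(t^2)$. So $V(\psi_t)<u_d$ for small $t>0$, $V(\psi_t)\to u_d$ and $D(\psi_t)\to\chi_d(u_d)$. Since $\chi_d(u_d)\le\chi_d(V(\psi_t))\le D(\psi_t)$ and $\chi_d$ is monotone, $\chi_d(u)\to\chi_d(u_d)$ as $u\uparrow u_d$. So $\chi_d^p$ is continuous on $(0,u_d]$ and strictly convex on $(0,u_d)$, hence strictly convex on $(0,u_d]$.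

**Step 5.** This step gives a lower bound on $(0,1)$. Let $\lambda\uparrow1$ in (15): $U(\lambda)\to u_d$ and, by Step 4, $K(\lambda)=(\lambda-U(\lambda))\chi_d(U(\lambda))^{-p}\to(1-u_d)\chi_d(u_d)^{-p}$. So for all $u\in(0,1)$
$$\chi_d(u)^p\ge\frac{1-u}{1-u_d}\,\chi_d(u_d)^p.\tag{16}$$

**Step 6.** This step gives the matching upper bound on $[u_d,1)$, by letting part of the mass escape. Let $u\in[u_d,1)$, $\mu=\frac{1-u}{1-u_d}\in(0,1]$, and $\phi(x)=\psi(\mu^{-1/d}x)$ with $\psi>0$ the minimizer for $u_d$. By (1), $N(\phi)=\mu$, $V(\phi)=\mu u_d$, $D(\phi)=\mu^{(d-2)/d}\chi_d(u_d)$. Let $\eta_j\in C_c^\infty$ with $N(\eta_j)=1-\mu$, $D(\eta_j)\to0$ (spread out; $\eta_j=0$ if $\mu=1$), and $\psi_j=\sqrt{\phi^2+\eta_j^2}$. Then $N(\psi_j)=1$. Since $1-e^{-a-b}\le(1-e^{-a})+(1-e^{-b})$ for $a,b\ge0$,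
$$V(\psi_j)\le V(\phi)+V(\eta_j)\le\mu u_d+1-\mu=u .$$
And $\psi_j\nabla\psi_j=\phi\nabla\phi+\eta_j\nabla\eta_j$, so Cauchy–Schwarz gives $|\nabla\psi_j|^2\le|\nabla\phi|^2+|\nabla\eta_j|^2$ and $D(\psi_j)\le D(\phi)+D(\eta_j)$. Letting $j\to\infty$, $\chi_d(u)\le\mu^{(d-2)/d}\chi_d(u_d)=\mu^{1/p}\chi_d(u_d)$. So equality holds in (16) on $[u_d,1)$, which is the stated formula; in particular $\chi_d^p$ is affine there.

**Step 7.** This step shows convexity on $(0,1)$. By (16) the affine function on its right-hand side lies below $\chi_d^p$ on all of $(0,1)$ and coincides with it on $[u_d,1)$; so it is a supporting line at each point of $[u_d,1)$. At the points of $(0,u_d)$ the lines in (15) are supporting lines on all of $(0,1)$. So $\chi_d^p$ has a supporting line at every point of $(0,1)$, and it is convex there. $\blacksquare$
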